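\title{A subgroup isomorphic to a maximal subgroup of a finite solvable group is maximal}

\begin{abstract}
Let $G$ be a finite solvable group, $H$ a maximal subgroup of $G$, and $K$ a subgroup of $G$ isomorphic to $H$. We prove that $K$ is maximal in $G$ and that $G/\operatorname{core}_G(H)\cong G/\operatorname{core}_G(K)$. The proof compares the composition lengths of sections of $H$ and $K$ that correspond under an isomorphism. Let $p$ be the prime dividing $|G:H|$. If $O_p(G)\not\le H$, the section is $O_p(H)$. Otherwise the section is built from two characteristic subgroups of a Sylow subgroup of $H$ for a prime $r\neq p$, and its analysis leads to direct products of copies of $SL_2(2)$ or $SL_2(3)$.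
\end{abstract}

\section{Introduction}\label{sec:intro}

All groups in this paper are finite. Whether a subgroup $H$ of a group $G$ is maximal is a property of the way $H$ lies in $G$. It is natural to ask how much of this property is determined by $G$ and the isomorphism type of $H$. For arbitrary finite groups it is not determined: Example~\ref{ex:TT} exhibits a maximal subgroup that is isomorphic to a subgroup that is not maximal. We consider the following problem, which comes from \cite{problem}.

\begin{quote}
Let $G$ be a finite solvable group, let $H$ be a maximal subgroup of $G$, and let $K$ be a subgroup of $G$ with $K\cong H$. Must $K$ be maximal in $G$?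
\end{quote}

The implication is known to hold when $G$ is solvable and $H$ is supersolvable, and also when $G$ is solvable and $H$ has an abelian Sylow $2$-subgroup.

The first consequence of $K\cong H$ is that $|G:K|=|G:H|$. In a solvable group the index of a maximal subgroup is the order of a chief factor. If $G$ is supersolvable, this index is therefore a prime, and every subgroup of the same order as $H$ is maximal. In general $|G:H|=p^n$ for a prime $p$, and a subgroup of index $p^n$ may lie at the bottom of a longer chain: equality of orders does not suffice (Example~\ref{ex:order}). Any proof must therefore use the structure of $H$, although an isomorphism $H\to K$ need not respect the normal subgroups of $G$. On the other hand, a maximal subgroup of a solvable group misses only one factor of a suitable chief series. If $H$, as an abstract group, can count the factors that it does not miss, then $K$ counts the same number, and one expects the answer yes. This is what happens.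

Write $\operatorname{core}_G(H)=\bigcap_{g\in G}H^g$ for the largest normal subgroup of $G$ contained in $H$; it is the kernel of the action of $G$ on the cosets of $H$.

\begin{theorem}\label{thm:main}
Let $G$ be a finite solvable group, $H$ a maximal subgroup of $G$, and $K\le G$ with $K\cong H$. Then
\begin{enumerate}
\item[(a)] $K$ is a maximal subgroup of $G$;
\item[(b)] $G/\operatorname{core}_G(H)\cong G/\operatorname{core}_G(K)$.
\end{enumerate}
\end{theorem}

\begin{corollary}\label{cor:main}
In the situation of Theorem~\ref{thm:main}, $H\trianglelefteq G$ if and only if $K\trianglelefteq G$, and the primitive permutation groups induced by $G$ on the cosets of $H$ and on the cosets of $K$ are permutation isomorphic.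
\end{corollary}

Section~\ref{sec:model} carries out the count in a model case and shows on $S_4\times S_4$ where it has to be modified. After the preliminaries in Section~\ref{sec:prelim}, Section~\ref{sec:caseI} factors out the normal subgroups that the isomorphism preserves and settles the case $O_p(G)\not\le H$. Sections~\ref{sec:fitting} to~\ref{sec:end} treat the case $O_p(G)\le H$; among them Section~\ref{sec:transv}, on solvable linear groups generated by transvections, is independent of the rest. Part (b) and the corollary are proved in Section~\ref{sec:b}.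

\section{Counting composition factors}\label{sec:model}

\subsection*{Groups with operators}
Let a group $Y$ act by automorphisms on a group $U$; we call $U$ a \emph{$Y$-group}. A \emph{$Y$-series} of length $m$ is a chain $1=U_0<U_1<\dots<U_m=U$ of $Y$-invariant subgroups, each normal in the next. It is a \emph{$Y$-composition series} if no further term can be inserted, that is, if no factor $U_i/U_{i-1}$ has a proper nontrivial $Y$-invariant normal subgroup. By the Jordan--H\"older theorem for groups with operators, all $Y$-composition series of $U$ have the same length $\ell_Y(U)$ and the same factors up to order and $Y$-isomorphism, and every $Y$-series can be refined to a $Y$-composition series, so that its length is at most $\ell_Y(U)$. If $U\trianglelefteq G$ and $G$ acts by conjugation, the $G$-invariant subgroups of $U$ are normal in $G$, and the $G$-composition factors of $U$ are the chief factors of $G$ below $U$.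

Let $\varphi\colon H\to K$ be an isomorphism, $U$ an $H$-group and $U'$ a $K$-group. An isomorphism $\psi\colon U\to U'$ is \emph{compatible with $\varphi$} if $\psi(u^h)=\psi(u)^{\varphi(h)}$ for all $u\in U$ and $h\in H$. Such a $\psi$ carries $H$-composition series to $K$-composition series, so $\ell_H(U)=\ell_K(U')$. For example, $\varphi$ restricts to a compatible isomorphism $O_p(H)\to O_p(K)$, where $O_p(Y)$ denotes the largest normal $p$-subgroup of $Y$.

\subsection*{The model case}
Suppose that $G$ has an abelian normal Sylow $p$-subgroup $U$, and let $Y\le G$ have index a power of $p$. Then $|G:YU|$ divides both $|G:Y|$ and $|G:U|$, so $G=YU$. Since $U$ acts trivially on itself, the $Y$-invariant and the $G$-invariant subgroups of $U$ are the same; in particular $Y\cap U\trianglelefteq G$. The maps $M\mapsto M\cap U$ and $N\mapsto YN$ are mutually inverse bijections between the subgroups $M$ with $Y\le M\le G$ and the $G$-invariant subgroups $N$ with $Y\cap U\le N\le U$, because $Y(M\cap U)=M\cap YU=M$ and $YN\cap U=N(Y\cap U)=N$. Hence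
\[
Y\text{ is maximal in }G\iff \ell_G(U/(Y\cap U))=1\iff \ell_Y(Y\cap U)=\ell_G(U)-1 .
\]
Now $Y\cap U$ is a normal Sylow $p$-subgroup of $Y$, so it equals $O_p(Y)$, and the number $\ell_Y(O_p(Y))$ depends only on the isomorphism type of $Y$. So if $H$ is maximal of $p$-power index and $K\cong H$, then $K$ is maximal.

\begin{example}[equal orders do not suffice]\label{ex:order}
Let $G=A_4\times C_4$ and $p=2$. Then $U=O_2(A_4)\times C_4$ has $G$-composition factors of orders $4,2,2$, so $\ell_G(U)=3$. The subgroups $H=C_3\times C_4$ and $K=A_4\times 1$ both have order $12$. Here $\ell_H(O_2(H))=\ell_H(C_4)=2$, so $H$ is maximal, while $\ell_K(O_2(K))=1$, and indeed $K<A_4\times C_2<G$.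
\end{example}

\begin{example}[solvability is needed]\label{ex:TT}
Let $T$ be a nonabelian simple group, $G=T\times T$, $H=\{(t,t):t\in T\}$ and $K=T\times1\cong H$. Let $H<M\le G$. Since $G=H(T\times1)$, we have $M=H(M\cap(T\times1))$, so $M\cap(T\times1)\neq1$. This subgroup is normalized by $H$, which induces all inner automorphisms on $T\times 1$; by simplicity it equals $T\times1$, and $M=G$. So $H$ is maximal. But $K<T\times L<G$ for every $L$ with $1<L<T$.
\end{example}

The model case extends, with little change, to all cases in which $O_p(G)\not\le H$. The next example shows the situation that remains, and the section that replaces $O_p(H)$.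

\begin{example}\label{ex:S4S4}
Let $P$ be a Sylow $2$-subgroup of $S_4$, say $P=\langle a,b\mid a^4=b^2=1,\ a^b=a^{-1}\rangle$. Its two elementary abelian subgroups of order $4$ are $\langle a^2,b\rangle$ and $\langle a^2,ab\rangle$; one of them is $B=O_2(S_4)$, and we call the other $B'$. The automorphism $\alpha\colon a\mapsto a$, $b\mapsto ab$ interchanges them. Put
\[
G=S_4\times S_4,\qquad H=S_4\times P,\qquad K=P\times S_4,\qquad \varphi(x,y)=(\alpha(y),x).
\]
Here $p=3$, and $O_3(G)=O_3(H)=O_3(K)=1$, so there is nothing to count in $O_p$. The relevant factors lie higher up, in the normal subgroup $W=W_1\times W_2\cong C_3\times C_3$ of $G/(B\times B)\cong S_3\times S_3$: the image of $H$ meets $W$ in $W_1$, and the image of $K$ meets $W$ in $W_2$. But $\varphi$ induces no map between these images, since $\varphi(B\times B)=B'\times B$. In fact $\varphi$ preserves no nontrivial normal subgroup of $G$ contained in $H\cap K=P\times P$. Such a subgroup $N$ lies in $O_2(G)=B\times B$; if it contains an element $(u,v)$ with $u\ne1$, then its commutator with $(c,1)$ for a $3$-cycle $c$ is a nontrivial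 element of $B\times 1$, so $B\times1\le N$, and symmetrically in the second coordinate. So $N$ is $B\times1$, $1\times B$ or $B\times B$, and $\varphi$ maps these to $1\times B$, $B'\times1$ and $B'\times B$.

What $\varphi$ does preserve is the Sylow $2$-subgroup $S=P\times P$, and with it every characteristic subgroup of $S$. Take $D=Z(S)=Z(P)\times Z(P)$. Its normal closure in $H$ is $B\times Z(P)$. The group $H$ acts on it with kernel $B\times P$ and image $S_3$, and the subgroup of order $3$ of this image is a copy of $W_1$ defined in terms of $H$ and $S$ alone. The same recipe in $K$ gives $Z(P)\times B$ and a copy of $W_2$, and $\varphi$ carries the first copy to the second.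

The example also shows why $SL_2(2)\cong S_3$ appears. The map $\varphi$ can move $V=B\times B$ only because $S$ has other elementary abelian subgroups of the same order $16$, namely $B'\times B$, $B\times B'$ and $B'\times B'$. An element of $B'\setminus B$ fixes a subgroup of index $2$ in $B$, so these competitors act on $V$ as groups generated by transvections.
\end{example}

\section{Notation and standard facts}\label{sec:prelim}

We write $x^g=g^{-1}xg$ and $[x,y]=x^{-1}x^y$. For subgroups $A,B$, the group $[A,B]$ is generated by the commutators $[a,b]$, and $\langle A^B\rangle$ is generated by the conjugates $A^b$. Modules are written additively, with the action on the right; $[V,t]=\{v^t-v:v\in V\}$, and $[V,A]$ is the sum of the $[V,t]$ with $t\in A$. For a prime $p$, a \emph{$p'$-group} is a group of order prime to $p$, and $O_{p'}(G)$ is the largest normal $p'$-subgroup of $G$. The Fitting subgroup $F(G)$ is the direct product of the subgroups $O_s(G)$ over all primes $s$; it is the largest nilpotent normal subgroup. The Frattini subgroup $\Phi(G)$ is the intersection of the maximal subgroups.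 For an abelian $r$-group $A$, $\Omega_1(A)=\{a\in A:a^r=1\}$.

Two remarks are used constantly. If $H$ is maximal in $G$ and $N\trianglelefteq G$ is not contained in $H$, then $G=HN$. If $A\le M$ are subgroups and $B$ is a subgroup, then $M\cap AB=A(M\cap B)$ (Dedekind's law). We also use the following facts.

\begin{enumerate}
\item[(F1)] If $|G:Y|$ is a power of $p$, then $Y$ contains every normal $p'$-subgroup $N$ of $G$, because $|N:N\cap Y|=|NY:Y|$ divides both $|N|$ and $|G:Y|$. Also, for a prime $r\ne p$, a Sylow $r$-subgroup of $Y$ is a Sylow $r$-subgroup of $G$.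
\item[(F2)] If $G$ is solvable, then $C_G(F(G))\le F(G)$. Hence, if moreover $O_p(G)=1$, then $F(G)\le O_{p'}(G)$ and $C_G(O_{p'}(G))\le O_{p'}(G)$.
\item[(F3)] Let $H$ be maximal in the solvable group $G$ and $C_0=\operatorname{core}_G(H)$. Then $G/C_0$ has a unique minimal normal subgroup $M_0/C_0$, and $M_0H=G$, $M_0\cap H=C_0$ and $C_{G/C_0}(M_0/C_0)=M_0/C_0$. In particular $|G:H|=|M_0/C_0|$ is a prime power. All maximal subgroups of $G/C_0$ with trivial core are conjugate.
\item[(F4)] (Coprime action; see \cite{Gor,KS}.) Let $r$ be a prime, and let an $r$-group $A$ act on an $r'$-group $F$. Then $[[F,A],A]=[F,A]$. If $A$ is abelian, then $F$ is generated by the subgroups $C_F(B)$, where $B\le A$ and $A/B$ is cyclic. If an $r'$-group $R$ acts on an elementary abelian $r$-group $M$, then $M=[M,R]\oplus C_M(R)$. Thompson's $A\times B$ lemma: if $A\times B$, with $A$ an $r$-group and $B$ an $r'$-group, acts on an $r$-group $M$ and $B$ centralizes $C_M(A)$, then $B$ centralizes $M$.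
\item[(F5)] If $N\trianglelefteq G$, then $\Phi(N)\le\Phi(G)$. A subgroup $L\le R$ with $L\Phi(R)=R$ equals $R$. If $R$ is an $s$-group for a prime $s$, then $\Phi(R)$ is generated by the commutators and the $s$-th powers; so $R/\Phi(R)$ is elementary abelian, and $\Phi$ of a direct product of $s$-groups is the product of the $\Phi$ of the factors.
\item[(F6)] (Frattini argument.) If $E\trianglelefteq G$ and $T$ is a Sylow subgroup of $E$, then $G=EN_G(T)$.
\item[(F7)] A $p$-group acting on a nontrivial $p$-group has nontrivial fixed points, and a proper subgroup of a $p$-group is properly contained in its normalizer. In particular $O_p(G)$ centralizes every chief factor of $G$ below $O_p(G)$: its fixed points there form a nontrivial $G$-invariant subgroup.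
\end{enumerate}

In the model case we used that $O_p(Y)=Y\cap O_p(G)$. This is what makes $Y\cap O_p(G)$ visible from inside $Y$, and it holds in every solvable group.

\begin{lemma}\label{lem:Op}
Let $G$ be solvable and let $Y\le G$ have index a power of $p$. Then $O_p(Y)\le O_p(G)$, and hence $O_p(Y)=Y\cap O_p(G)$.
\end{lemma}

\begin{proof}
Let a tilde denote images in $\tilde G=G/O_p(G)$, and put $N=O_{p'}(\tilde G)$. By (F1), $N\le\tilde Y$. So $N$ and $\widetilde{O_p(Y)}$ are normal subgroups of $\tilde Y$ of coprime orders, and they commute. As $O_p(\tilde G)=1$, (F2) gives $\widetilde{O_p(Y)}\le C_{\tilde G}(N)\le N$. A $p$-subgroup of a $p'$-group is trivial, so $O_p(Y)\le O_p(G)$. Conversely, $Y\cap O_p(G)$ is a normal $p$-subgroup of $Y$.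
\end{proof}

\section{Reduction, and the case $O_p(G)\not\le H$}\label{sec:caseI}

Let $G$, $H$, $K$ be as in Theorem~\ref{thm:main}, and fix an isomorphism $\varphi\colon H\to K$. Normal subgroups of $G$ that $\varphi$ preserves play no role and can be factored out. Choose $N$ maximal among the normal subgroups of $G$ with $N\le H\cap K$ and $\varphi(N)=N$. Then $H/N$ is maximal in $G/N$, and $\varphi$ induces an isomorphism $H/N\to K/N$. The subgroup $K$ is maximal in $G$ if and only if $K/N$ is maximal in $G/N$, and the two quotients in (b) do not change, because $N$ lies in both cores. A normal subgroup $N_1/N$ of $G/N$ that lies in $H/N\cap K/N$ and is preserved by the induced map gives a subgroup $N_1$ of the kind considered, so $N_1=N$. Thus we may assume from now on: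
\begin{equation}\label{eq:R}
\text{if }N\trianglelefteq G,\ N\le H\cap K\text{ and }\varphi(N)=N,\text{ then }N=1.\tag{R}
\end{equation}
We may also replace $K$ by a conjugate $K^g$ and $\varphi$ by $x\mapsto\varphi(x)^g$. This changes neither assertion of the theorem, and it preserves \eqref{eq:R}: if $N\trianglelefteq G$ and $\varphi(N)^g=N$, then $\varphi(N)=N^{g^{-1}}=N$ and $N\le K$.

By (F3), $|G:H|=|G:K|=p^n$ for a prime $p$ and some $n\ge1$. Put $U=O_p(G)$. By Lemma~\ref{lem:Op},
\[
O_p(H)=H\cap U,\qquad O_p(K)=K\cap U .
\]
We distinguish \emph{Case I}, $U\not\le H$, and \emph{Case II}, $U\le H$.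

\begin{lemma}\label{lem:chief}
Let $Y$ be a maximal subgroup of $G$ with $U\not\le Y$. Then $Y\cap U\trianglelefteq G$, and $U/(Y\cap U)$ is a chief factor of $G$.
\end{lemma}

\begin{proof}
The group $Y\cap U$ is normalized by $Y$ and by $N_U(Y\cap U)$. The latter properly contains $Y\cap U$ by (F7), so it is not contained in $Y$. Hence the normalizer of $Y\cap U$ properly contains $Y$ and equals $G$. Let $Y\cap U<N\le U$ with $N\trianglelefteq G$. Then $N\not\le Y$, so $G=YN$ and $U=N(Y\cap U)=N$.
\end{proof}

\begin{proposition}\label{prop:caseI}
In Case I, $G=HU=KU$ and $K$ is maximal in $G$.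
\end{proposition}

\begin{proof}
We have $G=HU$. Since $|K\cap U|=|O_p(K)|=|O_p(H)|=|H\cap U|$, also $|KU|=|HU|$, and $G=KU$.

Let $c=\ell_G(U)$ and $Y\in\{H,K\}$. By (F7), $U$ centralizes each chief factor of $G$ below $U$. As $G=YU$, the $Y$-invariant subgroups of such a factor are $G$-invariant, so every $G$-composition series of a normal subgroup of $G$ inside $U$ is also a $Y$-composition series. For $U$ itself and $Y=K$ this gives $\ell_K(U)=c$. For $H\cap U$, which is normal in $G$ with $U/(H\cap U)$ a chief factor by Lemma~\ref{lem:chief}, it gives $\ell_H(H\cap U)=c-1$. Applying $\varphi$, we obtain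
\[
\ell_K(K\cap U)=\ell_K(O_p(K))=\ell_H(O_p(H))=c-1 .
\]

Suppose that $K<M<G$. Then $M=K(M\cap U)$. If $M\cap U=K\cap U$, then $M=K$, and if $M\cap U=U$, then $M\ge KU=G$; so $K\cap U<M\cap U<U$. In contrast with the model case, these subgroups are not known to be normal in $U$, but they are $K$-invariant, and they are subnormal. Indeed, starting from $K\cap U$ and taking successive normalizers in $M\cap U$, we reach $M\cap U$ by (F7), and every term is $K$-invariant because $K$ normalizes $K\cap U$ and $M\cap U$. Starting from $M\cap U$ and taking successive normalizers in $U$, we reach $U$ through $K$-invariant subgroups. Together with a $K$-composition series of $K\cap U$, this is a $K$-series of $U$ of length at least $(c-1)+2=c+1>\ell_K(U)$, a contradiction. As $K\neq G$, the subgroup $K$ is maximal.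
\end{proof}

\section{The case $O_p(G)\le H$: a module for a second prime}\label{sec:fitting}

From here to the end of Section~\ref{sec:end}, with the exception of Section~\ref{sec:transv}, we assume \eqref{eq:R} and $U\le H$. Condition \eqref{eq:R} was not needed in Case~I; now it is the main tool. It says that a subgroup of $H$ that is normal in $G$ and that $\varphi$ maps onto itself must be trivial, and this restricts the Fitting subgroup severely.

\begin{lemma}\label{lem:fitting}
We have $O_p(G)=O_p(H)=O_p(K)=1$, and there is a prime $r\neq p$ with $F(G)=O_r(G)\ne1$.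
\end{lemma}

\begin{proof}
Since $U\le H$, we have $O_p(H)=U$, and $O_p(K)=K\cap U$ has order $|U|$. So $\varphi(U)=O_p(K)=U$, and $U=1$ by \eqref{eq:R}. This proves the first claim. Hence $F=F(G)$ is a $p'$-group, $F\neq 1$ because $G\ne1$ is solvable, and $F\le H\cap K$ by (F1). In particular $O_s(G)\le O_s(H)\cap O_s(K)$ for every prime $s$.

Let $\pi_0$ be the set of primes $s$ with $O_s(H)>O_s(G)$. If $s\notin\pi_0$, then $O_s(G)\le O_s(K)$ and $|O_s(K)|=|O_s(H)|=|O_s(G)|$, so $\varphi(O_s(G))=O_s(K)=O_s(G)$, and $O_s(G)=1$ by \eqref{eq:R}. Thus every prime divisor of $|F|$ lies in $\pi_0$, and it suffices to show that $|\pi_0|\le1$.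

Let $C_0$ and $M_0$ be as in (F3); then $F\le C_0$. For $s\in\pi_0$ put $L_s=C_G(O_{s'}(F))\trianglelefteq G$. We make three observations.
\begin{enumerate}
\item[(i)] $O_s(H)\le L_s$, since $O_s(H)$ and $O_{s'}(F)$ are normal subgroups of $H$ of coprime orders.
\item[(ii)] $M_0\le L_sC_0$. Indeed, $O_s(H)\cap C_0$ is a normal $s$-subgroup of $C_0$, so it lies in $O_s(C_0)\le O_s(G)<O_s(H)$. Hence $O_s(H)\not\le C_0$. By (i), $L_sC_0/C_0$ is a nontrivial normal subgroup of $G/C_0$, and it contains the unique minimal normal subgroup.
\item[(iii)] $[M_0,O_s(H)]\not\le C_0$, since $O_s(H)C_0/C_0$ is a nontrivial subgroup of $H/C_0$, and $H/C_0$ meets $C_{G/C_0}(M_0/C_0)=M_0/C_0$ trivially.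
\end{enumerate}
Suppose that $s\ne u$ both lie in $\pi_0$. By (ii) for $s$ and (i) for $u$, we have $[M_0,O_u(H)]\le[L_sC_0,L_u]\le[L_s,L_u]C_0$, so $[L_s,L_u]\not\le C_0$ by (iii). On the other hand, each Sylow subgroup of $F$ lies in $O_{s'}(F)$ or in $O_{u'}(F)$, so by (F2)
\[
[L_s,L_u]\le L_s\cap L_u=C_G(F)\le F\le C_0 .
\]
This contradiction shows that $|\pi_0|\le 1$.
\end{proof}

Put $Q=O_r(G)=F(G)$; then $C_G(Q)\le Q$ by (F2). Let $S$ be a Sylow $r$-subgroup of $H$. By (F1), both $S$ and $\varphi(S)$ are Sylow $r$-subgroups of $G$. Replacing $K$ by a conjugate, we assume from now on that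
\[
\varphi(S)=S\le H\cap K .
\]
Now $\varphi$ preserves every characteristic subgroup of $S$. By \eqref{eq:R} no nontrivial one is normal in $G$, and the following stronger statement holds.

\begin{lemma}\label{lem:nofactor}
If $1\ne D_0\le S$ and $\varphi(D_0)=D_0$, then $HN_G(D_0)\neq G$.
\end{lemma}

\begin{proof}
Suppose that $HN_G(D_0)=G$. Since $\varphi(N_H(D_0))=N_K(D_0)$, we have
\[
|KN_G(D_0)|=\frac{|K|\,|N_G(D_0)|}{|N_K(D_0)|}=\frac{|H|\,|N_G(D_0)|}{|N_H(D_0)|}=|G| ,
\]
so $KN_G(D_0)=G$. Taking inverses, we get $G=N_G(D_0)H=N_G(D_0)K$. Every $G$-conjugate of $D_0$ is therefore both an $H$-conjugate and a $K$-conjugate, and $N=\langle D_0^G\rangle=\langle D_0^H\rangle=\langle D_0^K\rangle$ lies in $H\cap K$. Finally $\varphi(N)=\varphi(\langle D_0^H\rangle)=\langle D_0^K\rangle=N\ne1$, contrary to \eqref{eq:R}.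
\end{proof}

We apply Lemma~\ref{lem:nofactor} to two characteristic subgroups of $S$. The first is $D=\Omega_1(Z(S))\neq1$. Its normal closure will be a module over $\mathbb F_r$ on which enough of $G$ acts faithfully. The second is the \emph{Thompson subgroup} $J(S)=\langle\mathcal A\rangle\ne1$, where $\mathcal A$ is the set of elementary abelian subgroups of $S$ of the largest possible order. It collects the competitors seen in Example~\ref{ex:S4S4}, and the maximality of their order will bound their action on the module. Put
\[
V=\langle D^G\rangle,\qquad C=C_G(V),\qquad \Gamma=G/C,\qquad E=\langle J(S)^G\rangle C,\qquad T=S\cap E,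
\]
and let a bar denote images in $\Gamma$. The subgroups $V$, $C$, $E$ are normal in $G$, and $T$ is a Sylow $r$-subgroup of $E$.

\begin{lemma}\label{lem:module}
\begin{enumerate}
\item[(i)] $V$ is elementary abelian, $V\le S$, and $D=C_V(S)$.
\item[(ii)] $C\le H$.
\item[(iii)] $O_r(\Gamma)=1$.
\item[(iv)] $J(S)\le T$, $G=EN_G(T)$ and $N_G(T)\le N_G(J(S))$.
\item[(v)] $E\not\le H$; in particular $\bar E\ne1$ and $G=HE$.
\item[(vi)] $|V:C_V(A)|\le|\bar A|$ for every $A\in\mathcal A$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) As $Q\le S$, we have $D\le C_G(Q)\le Q$, so $D\le\Omega_1(Z(Q))$. This group is normal in $G$ and elementary abelian, so it contains $V$, and $V\le Q\le S$. Clearly $D\le C_V(S)$, and $C_V(S)$ consists of central elements of $S$ of order dividing $r$.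

(ii) Otherwise $G=HC$. Since $C$ centralizes $D$, this gives $G=HN_G(D)$, contrary to Lemma~\ref{lem:nofactor}.

(iii) Let $N/C=O_r(\Gamma)$. Then $S\cap N$ is a Sylow $r$-subgroup of $N$ and $N/C$ is an $r$-group, so $N=C(S\cap N)$, and $N$ centralizes $D$. As $N\trianglelefteq G$, it centralizes every conjugate of $D$, hence $V$. So $N=C$.

(iv) We have $J(S)\le S\cap E=T$. So all members of $\mathcal A$ lie in $T\le S$, and they are exactly the elementary abelian subgroups of largest order in $T$. Hence $J(S)=J(T)$ is characteristic in $T$. The factorization is (F6).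

(v) If $E\le H$, then $G=EN_G(T)=HN_G(J(S))$ by (iv), contrary to Lemma~\ref{lem:nofactor}. By (ii), $E\ne C$.

(vi) The group $C_A(V)V\le S$ is elementary abelian, so its order is at most $|A|$. Since $C_A(V)\cap V=A\cap V$, this says $|C_A(V)|\,|V:A\cap V|\le|A|$. As $A\cap V\le C_V(A)$, we conclude that $|V:C_V(A)|\le|V:A\cap V|\le|A:C_A(V)|=|\bar A|$.
\end{proof}

We regard $V$ as a faithful $\mathbb F_r\Gamma$-module. By (v), some $A\in\mathcal A$ acts nontrivially on $V$, and by (vi) it fixes a large subspace compared with its order. The next section shows that, for a solvable group with $O_r(\Gamma)=1$, this determines $\bar E$ and its action completely.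

\section{Solvable groups generated by transvections}\label{sec:transv}

In this section $r$ is any prime and $V$ is a finite vector space over $\mathbb F_r$. A \emph{transvection} is an element $t\in GL(V)$ of $r$-power order with $\dim[V,t]=1$, equivalently $|V:C_V(t)|=r$. An element of $r$-power order acts trivially on a $1$-dimensional space over $\mathbb F_r$, since $|\mathbb F_r^*|=r-1$. So $t$ is trivial on $[V,t]$, that is, $(t-1)^2=0$; then $t^r-1=(t-1)^r=0$, and $t$ has order $r$ and determinant $1$.

\begin{lemma}\label{lem:SL2}
Let $P$ be a $2$-dimensional space over $\mathbb F_r$.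
\begin{enumerate}
\item[(i)] Let $t,t'$ be transvections of $P$. If $[P,t]=[P,t']$, then $\langle t\rangle=\langle t'\rangle$. Otherwise $\langle t,t'\rangle=SL(P)$.
\item[(ii)] The Sylow $r$-subgroups of $SL(P)$ have order $r$ and are generated by transvections, and any two distinct ones generate $SL(P)$.
\item[(iii)] If $SL(P)$ is solvable, then $r\in\{2,3\}$. In that case $X_0=O_{r'}(SL(P))$ has index $r$ and is isomorphic to $C_3$ for $r=2$ and to $Q_8$ for $r=3$; the group $X_0/\Phi(X_0)$ has order $r+1$, and each Sylow $r$-subgroup of $SL(P)$ permutes its $r$ nonidentity elements transitively.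
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Let $e_1$ span $[P,t]$ and let $e_1,e_2$ be a basis. Then $e_1^t=e_1$ and $e_2^t=e_2+\lambda e_1$ with $\lambda\neq0$. As $r$ is prime, $\langle t\rangle$ is the group of all maps $e_1\mapsto e_1$, $e_2\mapsto e_2+\mu e_1$, which depends only on the line $[P,t]$. If $[P,t']\ne[P,t]$, choose $e_2\in[P,t']$. Then $\langle t\rangle$ and $\langle t'\rangle$ are the two full groups of unitriangular matrices, and these generate $SL_2(r)$ by row reduction.

(ii) We have $|SL_2(r)|=r(r^2-1)$. If $t$ has order $r$, then $t-1\neq0$ is nilpotent, so it has rank $1$, and $t$ is a transvection. Now apply (i).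

(iii) For $r\ge5$ the group $SL_2(r)$ is perfect. For the rest, $SL_2(2)\cong S_3$, and $SL_2(3)=Q_8\rtimes C_3$ with $SL_2(3)/\{\pm1\}\cong A_4$, in which an element of order $3$ permutes the three involutions cyclically.
\end{proof}

In $SL_2(r)$ on its natural module, a Sylow $r$-subgroup $A$ satisfies $|V:C_V(A)|=|A|=r$. The next lemma shows that no elementary abelian subgroup fixes more, and that in the extreme case it is made of transvections. The idea is to split $A$ into factors of order $r$, each attached to an $r'$-subgroup that commutes with the other factors.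

\begin{lemma}\label{lem:offender}
Let $\Gamma\le GL(V)$ be solvable with $O_r(\Gamma)=1$, and let $A\le\Gamma$ be an elementary abelian $r$-subgroup. Then $|V:C_V(A)|\ge|A|$. If equality holds, then $A$ is generated by transvections.
\end{lemma}

\begin{proof}
We may assume that $A\neq1$; let $|A|=r^m$. Put $F=O_{r'}(\Gamma)$. By (F2), $C_A(F)\le A\cap F=1$. Let $\mathcal B$ be the set of subgroups $B$ of index $r$ in $A$ with $[C_F(B),A]\ne1$. If $B$ has index $r$ and $B\notin\mathcal B$, then $C_F(B)=C_F(A)$. The subgroups of $A$ with cyclic quotient are $A$ and those of index $r$, so by (F4) the group $F$ is generated by $C_F(A)$ and the groups $C_F(B)$ with $B\in\mathcal B$. An element of $A$ that lies in every $B\in\mathcal B$ centralizes all of these, so it is trivial.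

View $A$ as a vector space over $\mathbb F_r$, and write each $B\in\mathcal B$ as the kernel of a linear form. These forms have no common nonzero zero, so they span the dual space and contain a basis $\lambda_1,\dots,\lambda_m$. Let $B_i=\ker\lambda_i\in\mathcal B$, let $a_1,\dots,a_m$ be the dual basis of $A$, and put $A_i=\langle a_i\rangle$. Then $A=A_1\times\dots\times A_m=A_iB_i$, and $A_j\le B_i$ for $j\neq i$. The group $C_F(B_i)$ is $A$-invariant, and $A$ acts on it through $A/B_i\cong A_i$. Hence
\[
F_i:=[C_F(B_i),A_i]=[C_F(B_i),A]\ne1,\qquad F_i\le C_F(B_i),\qquad [F_i,A_i]=F_i ,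
\]
the last equality by (F4).

Put $V^{(i)}=C_V(A_1\cdots A_i)$, with $V^{(0)}=V$. We claim that $V^{(i)}<V^{(i-1)}$. The group $A_1\cdots A_{i-1}\le B_i$ commutes with $F_i$ and $A_i$, so $F_iA_i$ acts on $V^{(i-1)}$. If $A_i$ acted trivially on $V^{(i-1)}$, then so would $[F_i,A_i]=F_i$, and the $A\times B$ lemma, applied to $(A_1\cdots A_{i-1})\times F_i$, would show that $F_i$ is trivial on $V$. This is false, as $1\neq F_i\le GL(V)$. So the claim holds, and $|V:C_V(A)|=|V:V^{(m)}|\ge r^m$. If equality holds, every step has index $r$; in particular $|V:C_V(A_1)|=r$. The numbering of the $A_i$ is arbitrary, so each $a_i$ is a transvection.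
\end{proof}

The hypothesis $O_r(\Gamma)=1$ cannot be dropped: the $4\times4$ block matrices with identity diagonal blocks of size $2$, one zero block and one arbitrary block form an elementary abelian group $A$ of order $r^4$ with $|V:C_V(A)|=r^2$.

We now determine the normal subgroups generated by transvections. Recall that for an $r'$-group $F\le GL(V)$ the module $V$ is a direct sum of irreducible $F$-submodules (Maschke). The sum of all irreducible submodules of one isomorphism type is an \emph{$F$-homogeneous component}; $V$ is the direct sum of its components, and the normalizer of $F$ in $GL(V)$ permutes them.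

\begin{lemma}\label{lem:components}
Let $F\le GL(V)$ be an $r'$-group normalized by a transvection $t$. Then $t$ maps every $F$-homogeneous component of $V$ onto itself.
\end{lemma}

\begin{proof}
Suppose that $t$ moves a component $N$ of dimension $d$. As $t$ has order $r$, the orbit of $N$ consists of $r$ components, whose sum $N^*$ is direct. A vector of $N^*$ fixed by $t$ is determined by its part in $N$, so $\dim[N^*,t]\ge rd-d$. Thus $(r-1)d\le1$, so $r=2$ and $d=1$. As $\mathbb F_2^*=1$, the group $F$ is trivial on both $N$ and $N^t$, so they are of the same type and cannot be distinct components.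
\end{proof}

\begin{lemma}\label{lem:irreducible}
Let $M$ be a finite vector space over $\mathbb F_r$, and let $1\neq L\le GL(M)$ be solvable, irreducible and generated by transvections. Then $r\in\{2,3\}$, $\dim M=2$ and $L=SL(M)$.
\end{lemma}

\begin{proof}
The plan is to find two transvections that generate $SL_2(r)$ on a plane $P\le M$, and then an $r'$-element that moves only vectors within $P$ but fixes no nonzero vector of $M$.

The fixed vectors of $O_r(L)$ form a nonzero $L$-invariant subspace by (F7), so $O_r(L)=1$ and $F(L)$ is an $r'$-group. If $F(L)\le Z(L)$, then $L=C_L(F(L))\le F(L)$ by (F2), which is impossible since $L$ contains elements of order $r$. So we can choose $R$ minimal among the normal subgroups of $L$ that lie in $F(L)$ but not in $Z(L)$. Some Sylow subgroup of the nilpotent group $R$ is not central in $L$, and it is normal in $L$; by minimality, $R$ is an $s$-group for a prime $s\ne r$. Every normal subgroup of $L$ properly contained in $R$ lies in $Z(L)$.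

\emph{Step 1: $Z(L)$ consists of scalars from $\mathbb F_r^*$.} Let $x\in Z(L)$ and let $t\in L$ be a transvection. Then $x$ leaves the line $[M,t]$ invariant and acts on it as some $\lambda\in\mathbb F_r^*$. The kernel of $x-\lambda$ is nonzero and $L$-invariant, so it is $M$.

\emph{Step 2: $M$ is $R$-homogeneous.} By Lemma~\ref{lem:components}, the generators of $L$ leave each $R$-homogeneous component invariant, and $L$ is irreducible.

\emph{Step 3: the plane $P$.} Since $R\not\le Z(L)$, there are a transvection $t\in L$ and $x\in R$ with $g:=[t,x]=t^{-1}t^x\neq1$, and $g\in R$ because $R\trianglelefteq L$. Put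
\[
t'=t^x=tg,\qquad L_0=\langle t,t'\rangle=\langle t,g\rangle,\qquad R_1=\langle g^{t^j}:0\le j<r\rangle\le R .
\]
Then $1\ne R_1\trianglelefteq L_0$ and $L_0=R_1\langle t\rangle$. Let $P=[M,t]+[M,t']$, so $\dim P\le2$. Both $t$ and $t'$ leave $P$ invariant and act trivially on $M/P$, so $[M,L_0]\le P$. Let $P_1=[M,R_1]\le P$; it is $L_0$-invariant. By (F4), $M=P_1\oplus C_M(R_1)$, so $R_1$ acts faithfully on $P_1$.

Let $\tau$ be $t$ or $t'$, and suppose that $\tau$ is trivial on $P_1$. Then $[R_1,\tau]\le R_1$ is trivial on $P_1$, so $[R_1,\tau]=1$ and $g$ commutes with $\tau$. Since $t'=tg$, the element $g$ commutes with both $t$ and $t'$, and $1=t'^r=t^rg^r=g^r$. As $g$ is an $r'$-element, $g=1$, a contradiction. So $t$ and $t'$ both act nontrivially on $P_1$. This forces $\dim P_1\ge2$, so $P_1=P$ has dimension $2$. Moreover $0\ne[P,t]\le[M,t]$ gives $[P,t]=[M,t]$, and in the same way $[P,t']=[M,t']$; these two lines are distinct because they span $P$. By Lemma~\ref{lem:SL2}(i), $L_0$ induces $SL(P)$ on $P$. Here solvability enters: by Lemma~\ref{lem:SL2}(iii), $r\in\{2,3\}$. The image of $R_1$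 in $SL(P)$ is a normal $r'$-subgroup of index dividing $r$, so it is $O_{r'}(SL(P))$. As $R_1$ is faithful on $P$, we have $R_1\cong C_3$ if $r=2$ and $R_1\cong Q_8$ if $r=3$.

\emph{Step 4: $M=P$.} Since $M=P\oplus C_M(R_1)$, it suffices to find $y\in R_1$ with $C_M(y)=0$. Suppose first that $R$ is abelian. By Step 2, $M$ is a direct sum of copies of one irreducible $R$-module $N$, which is faithful because $M$ is. For $1\neq y\in R_1$, the subspace $C_N(y)$ is $R$-invariant and differs from $N$, so it is $0$, and $C_M(y)=0$. Suppose next that $R$ is nonabelian. Then $1\ne\Phi(R)<R$ and $\Phi(R)\trianglelefteq L$, so $\Phi(R)$ consists of scalars from $\mathbb F_r^*$ by Step 1. As $\mathbb F_2^*=1$, we have $r=3$; so $R_1\cong Q_8$, $s=2$ and $\Phi(R)=\{\pm1\}$. The involution $y$ of $R_1$ is a square in $R$, so it lies in $\Phi(R)$ by (F5). Thus $y=-1$ on $M$, and $C_M(y)=0$.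

Now $\dim M=2$ and $L\ge L_0=SL(M)$. As transvections have determinant $1$, also $L\le SL(M)$.
\end{proof}

\begin{proposition}\label{prop:transv}
Let $\Gamma\le GL(V)$ be solvable with $O_r(\Gamma)=1$, and let $1\ne E^*\trianglelefteq\Gamma$ be generated by transvections. Then $r\in\{2,3\}$ and
\[
E^*=E_1\times\dots\times E_k,\qquad V=C_V(E^*)\oplus V_1\oplus\dots\oplus V_k ,
\]
where $\dim V_i=2$, and $E_i$ acts faithfully on $V_i$ as $SL(V_i)\cong SL_2(r)$ and trivially on $C_V(E^*)$ and on $V_j$ for $j\ne i$. Every transvection in $E^*$ lies in some $E_i$, and $\Gamma$ permutes the pairs $(E_i,V_i)$.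
\end{proposition}

\begin{proof}
Let $F=O_{r'}(E^*)$. Since $O_r(E^*)\le O_r(\Gamma)=1$, (F2) gives $C_{E^*}(F)\le F$. Let $t\in E^*$ be a transvection. By Lemma~\ref{lem:components}, $t$ leaves every $F$-homogeneous component of $V$ invariant. Then $[V,t]$ is the direct sum of the spaces $[M,t]$ over the components $M$, so $t$ acts nontrivially on exactly one component, which we call $M_t$.

\emph{The irreducible $F$-submodules $N$ of $M_t$ have $|N|>r$.} Otherwise $F$ acts on $N$, and hence on the homogeneous module $M_t$, by scalars from $\mathbb F_r$. Then $[F,t]$ is trivial on $M_t$, and it is trivial on the other components because $t$ is. So $t\in C_{E^*}(F)\le F$, which is impossible since $t$ has order $r$. In particular $F$ fixes no nonzero vector of $M_t$.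

\emph{Every irreducible $F$-submodule $N$ of $M_t$ is $t$-invariant.} Since $|N:N\cap C_V(t)|\le r<|N|$, we have $0\neq N\cap C_V(t)\le N\cap N^t$. Both $N$ and $N^t$ are irreducible $F$-submodules, so $N=N^t$.

\emph{$M_t$ is irreducible for $F$.} Otherwise $M_t=N_1\oplus\dots\oplus N_e$ with $e\ge2$ and irreducible $N_a$. All $N_a$ are $t$-invariant, and $t$ is nontrivial on exactly one of them, say $N_1$. Let $\theta\colon N_1\to N_2$ be an $F$-isomorphism. The submodule $N'=\{v+\theta(v):v\in N_1\}$ is irreducible, hence $t$-invariant. So $(v+\theta(v))^t=v^t+\theta(v)$ lies in $N'$, which means $\theta(v^t)=\theta(v)$, and $v^t=v$ for all $v\in N_1$. This is a contradiction.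

Let $V_1,\dots,V_k$ be the distinct components of the form $M_t$, and let $E_i$ be generated by all transvections $t\in E^*$ with $M_t=V_i$. By definition every transvection of $E^*$ lies in some $E_i$, so the $E_i$ generate $E^*$. The group $E_i$ is trivial on all components other than $V_i$, so it is faithful on $V_i$. For $i\neq j$, on each component one of $E_i$, $E_j$ is trivial, so $[E_i,E_j]=1$. An element of $E_i\cap\prod_{j\ne i}E_j$ is trivial on every component, so the product is direct. The group $E^*$ leaves all components invariant, is trivial on those other than $V_1,\dots,V_k$, and $C_{V_i}(E^*)\le C_{V_i}(F)=0$; so $C_V(E^*)$ is the sum of the other components. The group $\Gamma$ normalizes $E^*$ and $F$ and permutes the transvections of $E^*$, with $M_{t^\gamma}=(M_t)^\gamma$, so it permutes the pairs $(E_i,V_i)$.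

Finally, $E^*$ is irreducible on $V_i$ because $F$ is, and it acts on $V_i$ through $E_i$. The generators of $E_i$ restrict to transvections of $V_i$. Lemma~\ref{lem:irreducible}, applied to $L=E_i$ and $M=V_i$, completes the proof.
\end{proof}

\section{The section $W$ and its intrinsic parts}\label{sec:W}

We return to the situation of Section~\ref{sec:fitting}. Let $A\in\mathcal A$. By Lemma~\ref{lem:module}(iii), (vi) and Lemma~\ref{lem:offender}, $|V:C_V(A)|=|\bar A|$, and $\bar A$ is generated by transvections. So $\overline{J(S)}$ and its normal closure $\bar E\neq 1$ in $\Gamma$ are generated by transvections, and Proposition~\ref{prop:transv} applies to $E^*=\bar E$: we have $r\in\{2,3\}$ and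
\[
\bar E=E_1\times\dots\times E_k,\qquad E_i\cong SL_2(r),\qquad V=C_V(E)\oplus V_1\oplus\dots\oplus V_k .
\]
The group $G$ acts on $\Lambda=\{1,\dots,k\}$ so that $E_i^g=E_{i^g}$ and $V_i^g=V_{i^g}$, and $E$ fixes every index. Put
\[
X_i=O_{r'}(E_i),\qquad \bar X=X_1\times\dots\times X_k=O_{r'}(\bar E),\qquad T_i=\bar T\cap E_i,\qquad q=r+1,
\]
and let $X$ be the full preimage of $\bar X$ in $G$; then $X\trianglelefteq G$ and $C\le X\le E$. The Sylow $r$-subgroup $\bar T$ of $\bar E$ lies in the product of its projections to the $E_i$, which is an $r$-group; so it equals this product, and the projections are the $T_i$. Thus $\bar T=T_1\times\dots\times T_k$, where $T_i$ is a Sylow $r$-subgroup of $E_i$, of order $r$. It follows that $E_i=X_iT_i$, $\bar E=\bar X\bar T$ and $E=XT$.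

\begin{lemma}\label{lem:JT}
$\overline{J(S)}=\bar T$.
\end{lemma}

\begin{proof}
The group $\overline{J(S)}\le\bar T$ is generated by transvections. Each of them lies in some $E_i$, hence in $T_i$, and generates $T_i$. So $\overline{J(S)}=\prod_{i\in\mathcal J}T_i$ for a subset $\mathcal J\subseteq\Lambda$. The group $N_G(T)$ permutes the $T_i$ as it permutes the indices, and it normalizes $J(S)$, so it preserves $\mathcal J$. As $G=EN_G(T)$ and $E$ fixes all indices, $\mathcal J$ is $G$-invariant. Then $\prod_{i\in\mathcal J}E_i$ is a normal subgroup of $\Gamma$ containing $\overline{J(S)}$, so it contains $\bar E$, and $\mathcal J=\Lambda$.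
\end{proof}

The section in which we count is
\[
W=\bar X/\Phi(\bar X).
\]
By Lemma~\ref{lem:SL2}(iii), $\bar X$ is a $3$-group if $r=2$ and a $2$-group if $r=3$. By (F5), $W$ is elementary abelian and $\Phi(\bar X)=\prod\Phi(X_i)$, so $W=W_1\oplus\dots\oplus W_k$, where $W_i\cong X_i/\Phi(X_i)$ is the image of $X_i$ and has order $q$. We have $W_i^g=W_{i^g}$, and $X$ acts trivially on $W$ and on $\Lambda$. For $I\subseteq\Lambda$ put $W_I=\bigoplus_{i\in I}W_i$, and let $X(I)$ be the full preimage of $W_I$ in $X$. Then $|X:X(I)|=q^{k-|I|}$ and $X(I)^g=X(I^g)$.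

The action of $\bar T$ separates the summands $W_i$, and this turns questions about subgroups of $W$ into questions about subsets of $\Lambda$.

\begin{lemma}\label{lem:WI}
Every $\bar T$-invariant subgroup of $W$ has the form $W_I$. Hence, for $S\le Y\le G$, the $Y$-invariant subgroups of $W$ are the $W_I$ with $I$ invariant under $Y$, and for such $I$ the $Y$-composition factors of $W_I$ are the $W_\Theta$, where $\Theta$ runs over the $Y$-orbits on $I$.
\end{lemma}

\begin{proof}
The group $T_i$ is trivial on $W_j$ for $j\ne i$, and it permutes the nonzero elements of $W_i$ transitively by Lemma~\ref{lem:SL2}(iii); there are $r\ge 2$ of them, so none is fixed. Let $W'\le W$ be $\bar T$-invariant, let $u\in W'$ have nonzero component $u_i$ in $W_i$, and let $T_i=\langle t\rangle$. Then $u^t-u=u_i^t-u_i$ is a nonzero element of $W'\cap W_i$, so $W_i\le W'$ by transitivity. Thus $W'=W_I$, where $I$ is the set of indices at which some element of $W'$ has a nonzero component. The other statements follow, since $T\le S\le Y$ and $W_I^y=W_{I^y}$.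
\end{proof}

Let $S\le Y\le G$. The image of $Y\cap X$ in $W$ is $Y$-invariant, so it equals $W_{I(Y)}$ for a unique $Y$-invariant set $I(Y)\subseteq\Lambda$. We note that
\begin{equation}\label{eq:IY}
\overline{Y\cap X}=\bar Y\cap\bar X,\qquad Y\cap X\le X(I(Y)),\ \text{ with equality if and only if } X(\emptyset)\le Y .
\end{equation}
The first statement is Dedekind's law $YC\cap X=(Y\cap X)C$; the others hold because $X(\emptyset)$ is the kernel of $X\to W$.

The group $W_{I(Y)}$ plays the part of $Y\cap U$ in the model case. The difficulty is that it is defined by means of $C$ and $X$, which are normal subgroups of $G$ that $\varphi$ need not respect. We need an analog of Lemma~\ref{lem:Op}: a description of $W_{I(Y)}$ in terms of $Y$ and $S$ alone. Following Example~\ref{ex:S4S4}, we repeat the construction of $V$, $\bar E$, $\bar X$, $W$ with $Y$ in place of $G$: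
\[
V_Y=\langle D^Y\rangle,\quad N_Y=\langle J(S)^Y\rangle,\quad Q_Y=N_Y/C_{N_Y}(V_Y),\quad U_Y=O_{r'}(Q_Y),\quad W_Y=U_Y/\Phi(U_Y).
\]
All these are $Y$-groups under conjugation.

\begin{proposition}\label{prop:intrinsic}
For $S\le Y\le G$, the $Y$-groups $W_Y$ and $W_{I(Y)}$ are isomorphic. In particular $|W_Y|=q^{|I(Y)|}$, and the $Y$-composition factors of $W_Y$ are the $W_\Theta$, where $\Theta$ runs over the $Y$-orbits on $I(Y)$.
\end{proposition}

\begin{proof}
Let $I=I(Y)$. By Lemma~\ref{lem:JT}, $\overline{N_Y}=\langle\bar T^{\bar Y}\rangle$. We first compute $\overline{N_Y}$, and then show that $V_Y$ is large enough for the factors $E_i$ with $i\in I$ to survive in $Q_Y$.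

\emph{Step 1: $E_i\le\overline{N_Y}$ for $i\in I$.} As $T_i$ centralizes $X_j$ for $j\ne i$, the group $X_i^*=[\bar Y\cap\bar X,T_i]$ lies in $X_i$. By \eqref{eq:IY}, its image in $W$ is $[W_I,T_i]=[W_i,T_i]=W_i$. Since $X_i\cap\Phi(\bar X)=\Phi(X_i)$, this means $X_i^*\Phi(X_i)=X_i$, so $X_i^*=X_i$ by (F5). As $T_i\le\overline{N_Y}\trianglelefteq\bar Y$, we have $X_i^*\le\overline{N_Y}$, and $E_i=X_iT_i\le\overline{N_Y}$.

\emph{Step 2: $\overline{N_Y}=N'$, where $N'=\prod_{i\in I}E_i\times\prod_{j\notin I}T_j$.} By Step 1, $\bar T\le N'\le\overline{N_Y}$, so it suffices to show that $\bar Y$ normalizes $N'$. It permutes the $E_i$ with $i\in I$. Let $i\notin I$, $y\in\bar Y$ and $j=i^y$; then $j\notin I$. Both $T_i^y$ and $T_j$ are Sylow $r$-subgroups of $E_j$ contained in $\bar Y$. If they were distinct, they would generate $E_j$ by Lemma~\ref{lem:SL2}(ii); then $X_j\le\bar Y\cap\bar X$, so $W_j\le W_I$ and $j\in I$, a contradiction. So $T_i^y=T_j$.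

\emph{Step 3: $V_i\le V_Y$ for $i\in I$.} We construct an element of $D=C_V(S)$ with nonzero component in $V_i$. Let $S_i$ be the stabilizer of $i$ in $S$. As $T\trianglelefteq S$, the group $S_i$ normalizes $T_i=\bar T\cap E_i$ and $V_i$, so it leaves the line $[V_i,T_i]=\langle v_i\rangle$ invariant; being an $r$-group, it fixes $v_i$. Hence $d=\sum v_i^{\,s}$, summed over the cosets $S_is$ in $S$, is well defined and fixed by $S$, so $d\in D\le V_Y$. Distinct cosets give summands in distinct $V_j$, so $d=v_i+d'$ with $d'\in\bigoplus_{j\neq i}V_j$. The subspace $V_Y$ is invariant under $\bar Y$, which contains $E_i$ by Step 1. Choose $e\in E_i$ with $v_i^e\neq v_i$. Then $d^e-d=v_i^e-v_i$ is a nonzero element of $V_Y\cap V_i$. This subspace is $E_i$-invariant, and $E_i=SL(V_i)$ is irreducible on $V_i$, so $V_i\le V_Y$.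

\emph{Step 4.} Let $\kappa=C_{\overline{N_Y}}(V_Y)$. Since $V_Y\le V$, the group $N_Y\cap C$ centralizes $V_Y$, so $Q_Y\cong\overline{N_Y}/\kappa$ as $Y$-groups. By Step 3, an element of $\kappa$ acts trivially on $V_i$ for $i\in I$, so its component in $E_i$ is trivial. With Step 2 this gives $\kappa\le\prod_{j\notin I}T_j$ and
\[
\overline{N_Y}/\kappa\cong\prod_{i\in I}E_i\times\Big(\prod_{j\notin I}T_j\Big)\Big/\kappa ,
\]
where the last factor is an $r$-group. So the natural map $\overline{N_Y}\to\overline{N_Y}/\kappa$, which commutes with the action of $Y$, restricts to an isomorphism from $\prod_{i\in I}X_i$ onto $O_{r'}(\overline{N_Y}/\kappa)$. Passing to Frattini quotients gives $W_I\cong W_Y$ as $Y$-groups. The last statement follows from Lemma~\ref{lem:WI}.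
\end{proof}

In Example~\ref{ex:S4S4} we have $r=2$, $J(S)=S$, $V=C=B\times B$, $E=G$, $k=2$, $X=A_4\times A_4$, $I(H)=\{1\}$ and $I(K)=\{2\}$, and the copies of $W_1$ and $W_2$ found there are $W_H$ and $W_K$. So Case II does occur under \eqref{eq:R}, and the sets $I(H)$ and $I(K)$ can differ.

\section{Maximality of $K$ in Case II}\label{sec:end}

Let $w$ be the number of $G$-orbits on $\Lambda$. The criterion of the model case takes the following form.

\begin{lemma}\label{lem:criterion}
Let $S\le Y\le G$ with $G=YX$ and $Y\cap X=X(I(Y))$. Then the $Y$-orbits and the $G$-orbits on $\Lambda$ coincide, $I(Y)$ is $G$-invariant, and $|G:Y|=q^{k-|I(Y)|}$. Moreover, the following are equivalent: $Y$ is maximal in $G$; the set $\Lambda\setminus I(Y)$ is a single $G$-orbit; $\ell_Y(W_Y)=w-1$.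
\end{lemma}

\begin{proof}
As $G=YX=XY$ and $X$ fixes every index, the orbits coincide, so the $Y$-invariant set $I(Y)$ is $G$-invariant. Also $|G:Y|=|X:X\cap Y|=q^{k-|I(Y)|}$. By Proposition~\ref{prop:intrinsic}, $\ell_Y(W_Y)$ is the number of $G$-orbits contained in $I(Y)$, so the second and third conditions are equivalent.

Suppose that $Y$ is maximal. Then $Y\ne G$, so $I(Y)\ne\Lambda$. If $\Lambda\setminus I(Y)$ is not a single orbit, there is a $G$-invariant set $I'$ with $I(Y)\subsetneq I'\subsetneq\Lambda$. Then $X(I')\trianglelefteq G$, and the subgroup $M=YX(I')$ satisfies $M\cap X=X(I')(Y\cap X)=X(I')$. This group lies strictly between $Y\cap X$ and $X$, so $Y<M<G$, a contradiction.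

Conversely, suppose that $\Lambda\setminus I(Y)$ is a single orbit. Then $Y\neq G$. Let $Y\le M\le G$. Then $M=Y(M\cap X)$ and $G=MX$, and $X(\emptyset)\le Y\le M$, so $M\cap X=X(I(M))$ by \eqref{eq:IY}. By the first part, applied to $M$, the set $I(M)\supseteq I(Y)$ is $G$-invariant. So either $I(M)=I(Y)$, and then $M\cap X=Y\cap X$ and $M=Y$; or $I(M)=\Lambda$, and then $X\le M$ and $M=G$.
\end{proof}

\begin{proposition}\label{prop:caseII}
In Case II, both $H$ and $K$ satisfy the hypotheses of Lemma~\ref{lem:criterion}, the map $\varphi$ induces a compatible isomorphism $W_H\to W_K$, and $K$ is maximal in $G$.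
\end{proposition}

\begin{proof}
\emph{The subgroup $H$.} By Lemma~\ref{lem:module}(v), $G=HE$. The subgroup $HX$ contains $H$, and it contains $E=XT$ because $T\le S\le H$; so $G=HX$. As $C\le H$, the image $\bar H$ is maximal in $\Gamma$, and $\Phi(\bar X)\le\Phi(\Gamma)\le\bar H$ by (F5). Hence $X(\emptyset)\le H$, and $H\cap X=X(I(H))$ by \eqref{eq:IY}. Lemma~\ref{lem:criterion} gives
\[
|G:H|=q^{k-|I(H)|},\qquad \ell_H(W_H)=w-1 .
\]

\emph{Transfer to $K$.} Since $\varphi(S)=S$, we have $\varphi(D)=D$ and $\varphi(J(S))=J(S)$. So $\varphi$ maps $V_H$, $N_H$, $C_{N_H}(V_H)$ onto $V_K$, $N_K$, $C_{N_K}(V_K)$, and it induces compatible isomorphisms $Q_H\to Q_K$, $U_H\to U_K$ and $W_H\to W_K$. Hence $\ell_K(W_K)=w-1$, and $|I(K)|=|I(H)|$ by Proposition~\ref{prop:intrinsic}.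

\emph{The subgroup $K$.} Nothing is known yet about the position of $K$ relative to $X$; the orders supply it. By \eqref{eq:IY},
\[
|G:K|\ \ge\ |KX:K|=|X:K\cap X|\ \ge\ |X:X(I(K))|=q^{k-|I(K)|}=q^{k-|I(H)|}=|G:H|=|G:K| .
\]
So equality holds throughout: $G=KX$ and $K\cap X=X(I(K))$. As $\ell_K(W_K)=w-1$, Lemma~\ref{lem:criterion} shows that $K$ is maximal in $G$.
\end{proof}

Propositions~\ref{prop:caseI} and~\ref{prop:caseII} prove Theorem~\ref{thm:main}(a).

\begin{remark}
In Case II the index $|G:H|$ is a power of $q=r+1$, so $(r,p)$ is $(2,3)$ or $(3,2)$, and $G$ has a section $SL_2(2)$ or $SL_2(3)$. In particular, for groups of odd order only Case I occurs under \eqref{eq:R}.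
\end{remark}

\section{The primitive quotients}\label{sec:b}

In both cases, $H$ and $K$ each miss exactly one composition factor of a certain $G$-group, and $\varphi$ matches the factors that remain. So far we have used only the number of these factors. To prove (b) we attach to each factor a group that $\varphi$ preserves and that, for the missing factor, is the primitive quotient.

Let $A$ be an abelian $Y$-group. Its \emph{type} $[Y;A]$ is the isomorphism class of the semidirect product $A\rtimes(Y/C_Y(A))$, that is, of $A\rtimes Y^*$, where $Y^*$ is the image of $Y$ in $\operatorname{Aut}(A)$. Two properties follow from the definition.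
\begin{enumerate}
\item[(T1)] If $\psi\colon A\to A'$ is compatible with an isomorphism $Y\to Y'$, then $[Y;A]=[Y';A']$, since $\psi$ carries the image of $Y$ in $\operatorname{Aut}(A)$ to the image of $Y'$ in $\operatorname{Aut}(A')$. In particular $Y$-isomorphic groups have the same type.
\item[(T2)] If $A$ is a $G$-group and $Y\le G$ with $G=YC_G(A)$, then $[Y;A]=[G;A]$, since $Y$ and $G$ have the same image in $\operatorname{Aut}(A)$.
\end{enumerate}
For a solvable $Y$-group $U_0$, the $Y$-composition factors are abelian, and we let $\mathcal M_Y(U_0)$ be the multiset of their types. By the Jordan--H\"older theorem and (T1), it does not depend on the series, and it is preserved by compatible isomorphisms.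

\begin{lemma}\label{lem:type}
Let $L$ be maximal in the solvable group $G$, and let $B_0<B_1$ be normal subgroups of $G$ such that $B_1/B_0$ is a chief factor, $B_0\le L$ and $LB_1=G$. Then $G/\operatorname{core}_G(L)$ has isomorphism class $[G;B_1/B_0]$.
\end{lemma}

\begin{proof}
Let $C_0=\operatorname{core}_G(L)$, and let $M_0/C_0$ be the minimal normal subgroup of $G/C_0$ in (F3). We have $B_0\le C_0$ and $B_1\not\le L$, so $B_0\le B_1\cap C_0<B_1$, and $B_1\cap C_0=B_0$ because $B_1/B_0$ is a chief factor. Hence $B_1C_0/C_0\cong B_1/B_0$ as $G$-groups. So $B_1C_0/C_0$ is minimal normal in $G/C_0$ and equals $M_0/C_0$, and $[G;B_1/B_0]=[G;M_0/C_0]$ by (T1). By (F3), $G/C_0=(M_0/C_0)\rtimes(L/C_0)$, where $L/C_0$ acts faithfully on $M_0/C_0$; so $G/C_0$ has class $[L;M_0/C_0]$. As $G=LM_0$ and $M_0$ centralizes $M_0/C_0$, this equals $[G;M_0/C_0]$ by (T2).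
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(b)]
By Section~\ref{sec:caseI} we may assume \eqref{eq:R}, and we keep the notation of the previous sections. Let $Y\in\{H,K\}$; by (a), $Y$ is maximal in $G$.

\emph{Case I.} By Proposition~\ref{prop:caseI}, $G=YU$, so $U\not\le Y$. By Lemma~\ref{lem:chief}, $Y\cap U\trianglelefteq G$ and $U/(Y\cap U)$ is a chief factor of $G$. Lemma~\ref{lem:type}, with $B_0=Y\cap U$ and $B_1=U$, shows that $G/\operatorname{core}_G(Y)$ has class $[G;U/(Y\cap U)]$. As shown in the proof of Proposition~\ref{prop:caseI}, a $G$-composition series of $Y\cap U=O_p(Y)$ is a $Y$-composition series, and $U$ centralizes its factors; so $\mathcal M_Y(O_p(Y))=\mathcal M_G(Y\cap U)$ by (T2). Extending the series by the term $U$, we see that $\mathcal M_Y(O_p(Y))$ is $\mathcal M_G(U)$ with one copy of $[G;U/(Y\cap U)]$ removed. Since $\mathcal M_H(O_p(H))=\mathcal M_K(O_p(K))$, the removed elements agree.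

\emph{Case II.} By Proposition~\ref{prop:caseII} and Lemma~\ref{lem:criterion}, $G=YX$, the group $Y\cap X=X(I(Y))$ is normal in $G$, and $\Delta_Y=\Lambda\setminus I(Y)$ is a single $G$-orbit. We have $X/(Y\cap X)\cong W/W_{I(Y)}\cong W_{\Delta_Y}$ as $G$-groups, and $W_{\Delta_Y}$ has no proper nonzero $G$-invariant subgroup by Lemma~\ref{lem:WI}; so $X/(Y\cap X)$ is a chief factor of $G$. Lemma~\ref{lem:type}, with $B_0=Y\cap X$ and $B_1=X$, shows that $G/\operatorname{core}_G(Y)$ has class $[G;W_{\Delta_Y}]$. By Proposition~\ref{prop:intrinsic}, $\mathcal M_Y(W_Y)$ consists of the types $[Y;W_\Theta]$, where $\Theta$ runs over the $G$-orbits on $\Lambda$ other than $\Delta_Y$. As $X$ acts trivially on $W$ and $G=YX$, we have $[Y;W_\Theta]=[G;W_\Theta]$ by (T2). So $\mathcal M_Y(W_Y)$ is $\mathcal M_G(W)$ with one copy of $[G;W_{\Delta_Y}]$ removed. Since $W_H\to W_K$ is compatible with $\varphi$, we have $\mathcal M_H(W_H)=\mathcal M_K(W_K)$, and the removed elements agree.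
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:main}]
Let $Y\in\{H,K\}$ and $C_Y=\operatorname{core}_G(Y)$. If $Y\trianglelefteq G$, then $C_Y=Y$, and $G/Y$ has no proper nontrivial subgroup, so it has prime order. Conversely, if $G/C_Y$ has prime order, then its proper subgroup $Y/C_Y$ is trivial, and $Y\trianglelefteq G$. By Theorem~\ref{thm:main}(b), this condition holds for $H$ if and only if it holds for $K$.

The permutation group induced on the cosets of $Y$ is $G/C_Y$ acting on the cosets of $Y/C_Y$, a maximal subgroup with trivial core. An isomorphism $G/C_H\to G/C_K$ maps $H/C_H$ onto a maximal subgroup with trivial core, which is conjugate to $K/C_K$ by (F3). Composing with an inner automorphism gives an isomorphism that maps $H/C_H$ onto $K/C_K$, and this induces a permutation isomorphism of the two actions.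
\end{proof}

\begin{thebibliography}{9}

\bibitem{Gor}
Gorenstein, \emph{Finite Groups}, Chapter 5.

\bibitem{problem}
\emph{Isomorphic subgroups of solvable groups} (English), Zbl 1330.20028,
\texttt{https://sivegame.netlify.app/\allowbreak host-https-zbmath.org/\allowbreak ?q=ut\%3Anilpotent+\allowbreak injectors+\allowbreak se\%3A623},
doi:10.1007/bf02760560.

\bibitem{KS}
Kurzweil--Stellmacher, Chapter 8.

\end{thebibliography}
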